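# Minimal Terracini sets of Veronese varieties: the gap between curves of degree $n$ and curves of degree $n+1$

## 1. Double points, independent conditions, and Terracini loci

Throughout, $\mathbb K$ is an algebraically closed field of characteristic zero, $n$ and $d$ are positive integers, $R=\mathbb K[x_0,\dots,x_n]$ and $\mathfrak m=(x_0,\dots,x_n)$. For a closed subscheme $W\subset\mathbb P^n$ we write $\mathcal I_W$ for its ideal sheaf, $I_W\subset R$ for its saturated homogeneous ideal, and $h_W(t)=\dim_{\mathbb K}(R/I_W)_t$ for its Hilbert function. A "curve" has pure dimension $1$; a subcurve of a reduced curve is a union of some of its irreducible components. The linear span of a set $S$ is $\langle S\rangle$.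

**Definition 1 (double points).** For $p\in\mathbb P^n$, the double point $2p$ is the closed subscheme with ideal sheaf $(\mathcal I_p)^2$. For a finite set $S$, put $2S=\bigcup_{p\in S}2p$.

*Example.* In affine coordinates $y_1,\dots,y_n$ centered at $p$ we have $\mathcal O_{2p}=\mathbb K\oplus\mathbb Ky_1\oplus\dots\oplus\mathbb Ky_n$, so $\deg 2p=n+1$ and $\deg 2S=(n+1)\,\#S$. A form vanishes on $2p$ exactly when the hypersurface it defines is singular at $p$. For instance $h_{2p}(1)=n+1$, because no hyperplane is singular.

For zero-dimensional $W$, choose a linear form $\ell_0$ vanishing at no point of $W$. Dividing by $\ell_0^t$ gives a linear map $R_t\to\mathcal O_W:=H^0(\mathcal O_W)$ with kernel $(I_W)_t$. The source $R_t$ has dimension $\binom{n+t}{n}$, the target has dimension $\deg W$, and the image has dimension $h_W(t)$. Since $H^1(\mathbb P^n,\mathcal O(t))=0$ for $t\ge0$, the cokernel is $H^1(\mathcal I_W(t))$. Thus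
$$h^0(\mathcal I_W(t))=\tbinom{n+t}{n}-h_W(t),\qquad h^1(\mathcal I_W(t))=\deg W-h_W(t)\qquad(t\ge0).\tag{1}$$
So $h^1(\mathcal I_W(t))>0$ says that $W$ fails to impose independent conditions on forms of degree $t$.

**Fact 2.** Let $W$ be zero-dimensional.

- (a) If $W'\subset W$ and $t\ge 0$, then $h^1(\mathcal I_{W'}(t))\le h^1(\mathcal I_W(t))\le h^1(\mathcal I_{W'}(t))+\deg W-\deg W'$.
- (b) If $\ell$ is a linear form vanishing at no point of $W$, then $h_W(t)-h_W(t-1)=\dim (R/(I_W+(\ell)))_t$. The function $h_W$ is strictly increasing until it reaches $\deg W$, and constant from then on.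
- (c) If $h^1(\mathcal I_W(k))>0$ with $k\ge0$, then $\deg W\ge k+2$.

*Proof.* (a) The surjection $\mathcal O_W\to\mathcal O_{W'}$ has kernel of dimension $\deg W-\deg W'$. It induces a surjection from $\mathcal O_W/\mathrm{im}\,R_t$ to $\mathcal O_{W'}/\mathrm{im}\,R_t$. An element of $\mathcal O_W$ that dies in the second cokernel differs from the image of a form by an element of that kernel, so the kernel of the map of cokernels has dimension at most $\deg W-\deg W'$.

(b) Since $I_W$ is saturated, $\ell$ is a nonzerodivisor on $R/I_W$, and $0\to(R/I_W)_{t-1}\to(R/I_W)_t\to(R/(I_W+(\ell)))_t\to0$ is exact. The last algebra is standard graded, so if it vanishes in one degree $t\geq 1$ it vanishes in all later ones: once $h_W$ stops growing it is constant. Its final value is $\deg W$, because $H^1(\mathcal I_W(t))=0$ for $t\gg0$.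

(c) By (1), $h_W(k)<\deg W$. Hence $1=h_W(0)<h_W(1)<\dots<h_W(k)$, so $h_W(k)\ge k+1$ and $\deg W\ge k+2$. $\square$

*Example.* If $W$ has degree $w$ and lies on a line, then $h_W(t)=\min(t+1,w)$. So $h^1(\mathcal I_W(t))>0$ exactly when $w\ge t+2$, and (c) is sharp.

**Definition 3 (Terracini locus).** For a positive integer $x$, $\mathcal T(n,d;x)$ is the set of all $S\subset\mathbb P^n$ with $\#S=x$ such that
$$\langle S\rangle=\mathbb P^n,\qquad h^0(\mathcal I_{2S}(d))>0,\qquad h^1(\mathcal I_{2S}(d))>0 .$$

The geometry behind the last two conditions is this. Let $\nu_d:\mathbb P^n\to\mathbb P^r$, $r=\binom{n+d}n-1$, be the Veronese embedding of order $d$. Hyperplanes of $\mathbb P^r$ are forms of degree $d$, so the span of the double points of $\nu_d(\mathbb P^n)$ at $\nu_d(S)$ has dimension $h_{2S}(d)-1$. It is not all of $\mathbb P^r$ exactly when $h^0(\mathcal I_{2S}(d))>0$, and it has dimension at most $x(n+1)-2$ exactly when $h^1(\mathcal I_{2S}(d))>0$. One says then that $\nu_d(S)$ is a Terracini set. The remaining condition, $\langle S\rangle=\mathbb P^n$, is called conciseness.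

*Example.* Take $n=d=2$. The only conic singular at two given points is the double line through them, so for $\#S=2$ we have $h^0(\mathcal I_{2S}(2))=1$ and, by (1), $h^1(\mathcal I_{2S}(2))=6-5=1$; but $S$ spans only a line, so $S\notin\mathcal T(2,2;2)$. A spanning set contains three non-collinear points, and no conic is singular at those (the singular locus of a conic is empty, a point or a line). So $\mathcal T(2,2;x)=\varnothing$ for all $x$.

**Definition 4 (minimal Terracini locus).** $\mathcal T(n,d;x)'$ is the set of all $S\in\mathcal T(n,d;x)$ such that $h^1(\mathcal I_{2A}(d))=0$ for every $A\subsetneq S$.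

By Fact 2(a) it is enough to test the sets $A=S\setminus\{p\}$.

*Example.* Take $n=2$, $d=4$, and five points $S$ on a smooth conic $D$. Then $S$ spans the plane, $D^2$ is singular along $S$, and $h^1(\mathcal I_{2S}(4))=15-15+h^0(\mathcal I_{2S}(4))\ge1$. So $S\in\mathcal T(2,4;5)$. Now let $A\subset S$ have four points and let $F$ be a quartic singular along $A$. Restricted to $D\cong\mathbb P^1$, $F$ is a section of $\mathcal O_{\mathbb P^1}(8)$ vanishing doubly at four points, and such sections form a space of dimension $1$. If the restriction is zero, then $F=DG$, and $G$ vanishes on $A$ because $D$ is smooth there. Conics through $A$ form a space of dimension $2$: restricted to $D$ they vanish at four given points of a section of $\mathcal O_{\mathbb P^1}(4)$ (dimension at most $1$), the kernel is $\mathbb K D$, and the dimension is at least $6-4$. So $h^0(\mathcal I_{2A}(4))\le3$. Since also $h^0\ge15-12=3$, we get $h^1(\mathcal I_{2A}(4))=12-15+3=0$. Hence $S\in\mathcal T(2,4;5)'$. Six points on $D$ give an element of $\mathcal T(2,4;6)$ that is not minimal, since a five-point subset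 already has $h^1>0$.

With the notions in place, here is the question. It is Conjecture 2 of the paper "Minimal and Primitive Terracini Loci of a Four-Dimensional Projective Space". *For each $n$, is there an integer $d_0(n)$ such that*
$$\mathcal T\bigl(n,d;2+\lfloor (nd+1)/2\rfloor\bigr)'=\varnothing\qquad\text{for all } d\ge d_0(n)\,?$$
In words: in high degree, is there no minimal Terracini set with exactly that number of points? Note that $\lfloor(nd+1)/2\rfloor=\lceil nd/2\rceil$. In the example, $5=1+\lceil nd/2\rceil$, one less than the number asked about.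

## 2. The projective line, and the plane for $d\le4$

**The line.** On $\mathbb P^1$ the scheme $2S$ is a divisor of degree $2x$, so $h^0(\mathcal I_{2S}(d))=\max(0,d+1-2x)$ and $h^1(\mathcal I_{2S}(d))=\max(0,2x-d-1)$. They are never both positive, so $\mathcal T(1,d;x)=\varnothing$ for all $x$ and $d$. For $n=1$ the answer is yes, with $d_0(1)=1$.

**The plane.** Here the number of points is $x=d+2$. For $d=1$ nothing is singular, so $h^0=0$. For $d=2$ we saw that $\mathcal T(2,2;4)=\varnothing$. For $d=3$ we need a cubic singular at five points that span the plane. An irreducible cubic has at most one singular point, since the line through two of them would meet it at least four times. A cubic $LQ$ with $L$ a line and $Q$ a conic has at most two singular points if $Q$ is smooth, at most three if it is a union of three distinct lines, and if it is $L^2L'$ its singular points lie on the line $L$. So $\mathcal T(2,3;5)=\varnothing$. For $d=4$, let $\#S=6$. Any five of the six points lie on a conic $Q$, and $Q^2$ is a quartic singular along them, so these five points have $h^1=15-15+h^0\ge1$.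 Thus $S$ is not minimal and $\mathcal T(2,4;6)'=\varnothing$.

The last case is the instructive one: what kills minimality is a curve of degree $n=2$ through too many of the points. We now make that precise.

## 3. Hilbert functions of connected reduced curves, and the three theorems

**Lemma 5.** Let $Y$ be a connected reduced curve of degree $e$ whose linear span has dimension $m$.

1. $h_Y(t)\le et+1$ for $t\ge0$; in particular $m\le e$. If $Y_0\subset Y$ is a connected subcurve, then $h_Y(t)\le h_{Y_0}(t)+(e-\deg Y_0)t$.
2. $h_Y(t)\ge mt+1$ for $t\ge0$. If $e>m$, then $h_Y(t)\ge(m+1)t$ for $t\ge1$.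
3. If $e=m$, every connected subcurve $Y''$ of $Y$ spans a space of dimension $\deg Y''$.

*Example.* For a rational normal curve, $e=m=n$, and (1) and (2) together give $h_Y(t)=nt+1$. Connectedness matters: two skew lines in $\mathbb P^3$ have $e=2$, $m=3$ and $h_Y(t)=2t+2$ for $t\ge1$, so (1) fails for them.

*Proof.* (1) Let $C$ be an integral curve of degree $c$. Pull forms of degree $t$ back to the normalization of $C$; a form not vanishing identically on $C$ pulls back to a nonzero section of a line bundle of degree $ct$. A line bundle of degree $\delta\ge-1$ on a smooth projective curve has at most $\delta+1$ independent sections. So forms of degree $t$ restrict to $C$ in a space of dimension at most $ct+1$, and those vanishing at a given point of $C$ restrict to a space of dimension at most $ct$. Since $Y$ is connected, we can order its components, starting from any one of them or from those of $Y_0$, so that each further component $C$ meets the union $U$ of the previous ones. Then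
$$h_{U\cup C}(t)-h_U(t)=\dim (I_U)_t/(I_U\cap I_C)_t$$
is the dimension of the restriction to $C$ of the forms of degree $t$ vanishing on $U$. All of these vanish at a point of $U\cap C$, so the difference is at most $t\deg C$. Summing gives both claims. For $t=1$ the first one reads $m+1\le e+1$.

(2) Work in $\mathbb P^m$. Let $H=\{\ell=0\}$ be a general hyperplane. By Bertini, $\Gamma=Y\cap H$ is reduced, consisting of $e$ points. Since $Y$ is connected and reduced, $h^0(\mathcal O_Y)=1$, and so $h^1(\mathcal I_Y)=0$. As $H$ contains no component of $Y$, $\ell$ is a nonzerodivisor on $\mathcal O_Y$, and the sequence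
$$0\to\mathcal I_Y\xrightarrow{\ \ell\ }\mathcal I_Y(1)\to\mathcal I_{\Gamma,H}(1)\to0$$
is exact. Here $h^0(\mathcal I_Y(1))=0$ because $Y$ spans $\mathbb P^m$. Therefore $h^0(\mathcal I_{\Gamma,H}(1))=0$, that is, $h_\Gamma(1)=m$, and $h_\Gamma(t)\ge m$ for $t\ge1$. If $e\ge m+1$, then $h_\Gamma(t)\ge m+1$ for $t\ge2$, since $h_\Gamma$ increases strictly until it reaches $e$ (Fact 2(b)). Now $\ell$ is a nonzerodivisor on $R/I_Y$ and $I_Y+(\ell)\subset I_\Gamma$, so
$$h_Y(t)-h_Y(t-1)=\dim (R/(I_Y+(\ell)))_t\ge h_\Gamma(t).$$
Sum from $h_Y(0)=1$. We get $h_Y(t)\ge1+mt$, and if $e>m$ we get $h_Y(t)\ge1+m+(m+1)(t-1)=(m+1)t$ for $t\ge1$.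

(3) By (1) with $t=1$ and $Y_0=Y''$, $e+1=m+1=h_Y(1)\le h_{Y''}(1)+e-\deg Y''$. So $h_{Y''}(1)\ge\deg Y''+1$, and by (1) equality holds. $\square$

**Corollary 6.** If $A$ is a finite subset of a connected reduced curve $Y$ of degree $e$ and $2\,\#A\ge ed+2$, then $h^1(\mathcal I_{2A}(d))>0$.

*Proof.* At $p\in A$ the scheme $2A\cap Y$ has local ring $\mathcal O_{Y,p}/\mathfrak m_p^2$, of length at least $2$. So $\deg(2A\cap Y)\ge2\,\#A>ed+1\ge h_Y(d)\ge h_{2A\cap Y}(d)$. Hence $h^1(\mathcal I_{2A\cap Y}(d))>0$, and Fact 2(a) applies to $2A\cap Y\subset2A$. $\square$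

Look at what this says about sizes. A set $S$ on a connected curve of degree $n$ that spans $\mathbb P^n$ starts to have $h^1>0$ when $x=1+\lceil nd/2\rceil$. If $x\ge2+\lceil nd/2\rceil$, remove any point: the rest still satisfies $2(x-1)\ge nd+2$, so $S$ is not minimal. So the question asks about the size just above the one where degree-$n$ curves can contribute. If we could show that a minimal Terracini set of that size *must* lie on a connected curve of degree $n$, we would be done. Curves of degree $n+1$, such as elliptic normal curves, should only become relevant near $x=(n+1)d/2$, which for large $d$ is far away. This picture turns out to be exact.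

For $n\ge 2$ put
$$M=M(n)=\frac{(n+1)(n+2)}2,\qquad d_0(n)=2M^n+2n+1,$$
and put $d_0(1)=1$. For instance $d_0(2)=2\cdot 36+5=77$.

**Theorem A.** $\mathcal T(n,d;2+\lfloor(nd+1)/2\rfloor)'=\varnothing$ for all $n\ge1$ and $d\ge d_0(n)$.

**Theorem B.** Let $n\ge2$, $d\ge d_0(n)$, $x<\frac{(n+1)d}2$. Then $\mathcal T(n,d;x)'\ne\varnothing$ if and only if $x=1+\lceil nd/2\rceil$. For this $x$, a set $S\subset\mathbb P^n$ with $\#S=x$ lies in $\mathcal T(n,d;x)'$ if and only if

> (∗) $S$ lies on a connected reduced curve $Y$ of degree $n$ spanning $\mathbb P^n$, and $\#(S\cap Y'')\le\frac{ed+1}2$ for every connected subcurve $Y''\subsetneq Y$, where $e=\deg Y''$.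

If $d$ is even or $n$ is odd, (∗) just says that $S$ lies on a rational normal curve. If $d$ is odd and $n$ is even, reducible $Y$ do occur.

**Theorem C.** For $n\ge2$ and $d\ge d_0(n)$: $\mathcal T(n,d;\lceil(n+1)d/2\rceil)'\ne\varnothing$.

So for $n\ge2$ and $d\ge d_0(n)$, the integers $x\le\lceil(n+1)d/2\rceil$ with $\mathcal T(n,d;x)'\ne\varnothing$ are exactly $1+\lceil nd/2\rceil$ and $\lceil (n+1)d/2\rceil$. The case $n=1$ of Theorem A was settled in Section 2. **From now on $n\ge2$.**

## 4. Plateaus of Hilbert functions, and why $2S$ is the wrong scheme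

How does one produce a curve through a finite scheme? The tool is the following pair of classical theorems, for which see Bruns–Herzog, *Cohen–Macaulay Rings*, §4.2–4.3. We need them only in a special form.

**Fact 7 (Macaulay, Gotzmann).** Let $H$ be the Hilbert function of a standard graded algebra.

- (a) If $H(t)=s\le t$, then $H(t+1)\le s$.
- (b) If the defining ideal is generated in degrees $\le t$ and $H(t)=H(t+1)=s\le t$, then $H(j)=s$ for all $j\ge t$.

This is the general form because $s=\binom tt+\binom{t-1}{t-1}+\cdots$ ($s$ terms) is the $t$-th Macaulay expansion of $s\le t$, so $s^{\langle t\rangle}=s$.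

*Example.* For $\mathbb K[x,y]/(x^2,xy)$ the values are $1,2,1,1,1,\dots$, as (b) predicts from $H(2)=H(3)=1$. For $\mathbb K[x,y]/(x^2,xy,y^5)$ we still have $H(2)=H(3)=1$, but $H(5)=0$: in (b) the bound on the degrees of the generators is essential. The condition $s\le t$ is needed in (a), since $\mathbb K[x,y]$ has $H(t)=t+1$.

The mechanism is this. Let $W$ be zero-dimensional, $\ell$ a general linear form, and $a_j=h_W(j)-h_W(j-1)$, the Hilbert function of $R/(I_W+(\ell))$. Suppose that $a_M=a_{M+1}=s\le M$. Let $J$ be generated by the elements of $I_W$ of degree $\le M$. Then Fact 7 applied to $R/(J+(\ell))$ shows that the zero scheme of $J$ has a general hyperplane section of degree $s$: it is one-dimensional, and its curve has degree at most $s$. A plateau of height $s$ in $(a_j)$ gives a curve of degree $\leq s$.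

The first thing to try is to apply this to $W=2S$. Test it where we know the answer: $n=2$, $d\ge4$ even, and $S$ a set of $x=d+1$ points on a smooth conic $D$. For $2\le t\le d$, a form $F\in(I_{2S})_t$ restricts to $D\cong\mathbb P^1$ as a section of degree $2t<2x$ with $x$ double zeros. So $F=DG$, and $G$ vanishes on $S$ because $D$ is smooth; conversely such $F$ are singular along $S$. Points on $D$ satisfy $h_S(u)=\min(2u+1,x)$. Hence
$$h_{2S}(t)=\dim R_t-\dim R_{t-2}+h_S(t-2)=2t+1+\min(2t-3,\,d+1)\qquad(2\le t\le d).$$
Then $h_{2S}(d)=3d+2=\deg 2S-1$, and the first differences of $h_{2S}$ are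
$$1,\ 2,\ 3,\ \underbrace{4,\dots,4}_{3\le t\le (d+4)/2},\ \underbrace{2,\dots,2}_{(d+6)/2\le t\le d},\ 1.$$
The first plateau has height $4$, not $2$: what it sees is the double conic $D^2$. The height exceeds $n+1=3$ and the scheme is not reduced. Theorem B needs to distinguish degree $n$ from degree $n+1$, so curves of degree larger than $n+1$ are of no use. Here is the exact point at which the approach stops: the total of the differences is $(n+1)x$, roughly $\frac{n(n+1)}2d$ spread over $d+2$ degrees, and nothing forces the height of a plateau down to $n+1$; and nothing forces a single plateau to run through the whole range.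

Compare this with the subscheme $Z=2S\cap D$ of degree $2d+2$, the part of $2S$ tangent to the conic. It has $h_Z(t)=\min(2t+1,2d+2)$, with first differences
$$1,\ 2,\ 2,\ \dots,\ 2,\ 1\qquad(0\le t\le d+1).$$
There is one plateau, its height is $\deg D$, and the sequence is symmetric. And $h_Z(d)=2d+1<\deg Z$, so $Z$ already has $h^1(\mathcal I_Z(d))>0$. The scheme $2S$ contains many tangent directions that have nothing to do with the failure of independence. So we should discard them: replace $2S$ by a subscheme that is *minimal* with $h^1>0$. We do not know $D$ in advance, but such a minimal subscheme exists in any case, and minimality will turn out to give everything seen here: at most two conditions per point, a duality, and from it a single plateau of height at most $n+1$.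

## 5. Critical schemes and their pairing

**Definition 8 (critical scheme).** A zero-dimensional scheme $Z$ is *critical* (for $d$) if $h^1(\mathcal I_Z(d))>0$ but $h^1(\mathcal I_W(d))=0$ for all $W\subsetneq Z$.

*Example.* Every scheme of degree $d+2$ on a line is critical, because $h_W(d)=\min(d+1,\deg W)$ there. For $d+2$ distinct points with affine coordinates $t_i$ on the line, the unique linear relation among the values of all forms of degree $d$ is the divided difference $\lambda(f)=\sum_i f(t_i)/\prod_{j\ne i}(t_i-t_j)$. All its coefficients are nonzero. The scheme $Z=2S\cap D$ of Section 4 is critical as well: degree-$d$ forms restrict to all sections of $\mathcal O_{\mathbb P^1}(2d)$, and any subscheme of $\mathbb P^1$ of degree at most $2d+1$ imposes independent conditions on these.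

Any zero-dimensional scheme with $h^1(\mathcal I(d))>0$ contains a critical one. Moreover,
$$\text{if } S\in\mathcal T(n,d;x)' \text{ and } Z\subset2S \text{ is critical, then } \operatorname{Supp}Z=S.\tag{2}$$
Otherwise $Z\subset2(S\setminus\{p\})$ for some $p\in S$, hence $h^1(\mathcal I_{2(S\setminus\{p\})}(d))>0$ by Fact 2(a), against minimality.

Now let $Z$ be critical with $Z\subset2\operatorname{Supp}Z$, and put $z=\deg Z$. Fix a linear form $\ell_0$ nonzero at all points of $Z$, and let $V_t\subset\mathcal O_Z$ be the image of $R_t$ after division by $\ell_0^t$. Then $\dim V_t=h_Z(t)$ and $V_tV_u\subset V_{t+u}$. Since $V_d\ne\mathcal O_Z$, we can choose a linear functional $\lambda\ne0$ on $\mathcal O_Z$ with $\lambda(V_d)=0$.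

**Lemma 9.** In this situation the following hold.

- (N) $\ker\lambda$ contains no nonzero ideal of $\mathcal O_Z$. Hence $(f,g)\mapsto\lambda(fg)$ is a nondegenerate bilinear form on $\mathcal O_Z$.
- (L) Every connected component of $Z$ has degree at most $2$.
- (H) $h^1(\mathcal I_Z(d))=1$.
- (D) $h_Z(t)+h_Z(d-t)\le z$ for $0\le t\le d$.
- (R) Let $g$ be a form of degree $k\le d$ with nonzero image $\gamma\in\mathcal O_Z$, and define $W\subset Z$ by $\mathcal O_W=\mathcal O_Z/\mathrm{Ann}(\gamma)$. Then $\deg W\ge d-k+2$, and $W$ is supported at the points where the local component of $\gamma$ is nonzero.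

*Proof.* (N) Let $\mathfrak b\subset\ker\lambda$ be a nonzero ideal, and $\mathcal O_W=\mathcal O_Z/\mathfrak b$. Then $\lambda$ induces a nonzero functional on $\mathcal O_W$ that kills the image of $R_d$, so $h^1(\mathcal I_W(d))>0$ with $W\subsetneq Z$, contradicting criticality. If $\lambda(fg)=0$ for all $g$, then the ideal $(f)$ lies in $\ker\lambda$, so $f=0$.

(L) At $p\in\operatorname{Supp}Z$ write $\mathcal O_{Z,p}=\mathbb K\oplus V$ with $V$ the maximal ideal. Since $Z\subset2\operatorname{Supp}Z$, we have $V^2=0$. So every subspace of $V$, extended by zero at the other points, is an ideal of $\mathcal O_Z$. In particular $V\cap\ker\lambda$ is an ideal inside $\ker\lambda$, hence zero by (N), and so $\dim V\le1$.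

(H) Some $W\subset Z$ has degree $z-1$ (divide by a one-dimensional ideal of $\mathcal O_Z$). Then $h^1(\mathcal I_W(d))=0$, and Fact 2(a) gives $h^1(\mathcal I_Z(d))\le1$.

(D) Since $V_tV_{d-t}\subset V_d\subset\ker\lambda$, the space $V_{d-t}$ lies in the orthogonal complement of $V_t$, which by (N) has dimension $z-h_Z(t)$.

(R) Put $\mu(f)=\lambda(\gamma f)$. It is nonzero, because by (N) the nonzero ideal $(\gamma)$ is not in $\ker\lambda$. It kills $\mathrm{Ann}(\gamma)$, so it is a nonzero functional on $\mathcal O_W$. It kills $V_{d-k}$, because $\gamma\in V_k$. So the image of $R_{d-k}$ in $\mathcal O_W$ is not everything: $h^1(\mathcal I_W(d-k))>0$, and Fact 2(c) gives $\deg W\ge d-k+2$. The local ring of $W$ at $p$ is $\mathcal O_{Z,p}/\mathrm{Ann}(\gamma_p)$, which is zero exactly when $\gamma_p=0$. $\square$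

*Example.* For $Z$ of degree $d+2$ on a line, (D) is the equality $(t+1)+(d-t+1)=d+2$; for the conic example it is $(2t+1)+(2(d-t)+1)=2d+2$. For $Z$ equal to $d+2$ points on a line and $g$ a linear form vanishing at exactly one of them, $W$ consists of the other $d+1=d-1+2$ points, so (R) is sharp.

Property (L) replaces $(n+1)x$ by $2x$. Property (D) is the symmetry. Property (R) says that if a form of low degree kills part of $Z$ but not all of it, then what survives is large; we shall use it with $g^2$, where $g$ vanishes on a curve, because $g^2$ kills every piece of $2S$ located on that curve.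

## 6. Separating a point from a curve by a form of small degree

**Lemma 10.** Let $Y\subset\mathbb P^n$ be a reduced curve (or empty) of degree $\le\sigma$, and let $p\notin Y$. There is a form of degree $\sigma$ vanishing on $Y$ and not at $p$.

*Example.* For a line $Y\subset\mathbb P^3$ and $\sigma=1$ this is a plane through $Y$ that misses $p$.

*Proof.* If $Y=\varnothing$, take a power of a linear form. Otherwise we first choose a linear space $N\ni p$ of codimension $2$ with $N\cap Y=\varnothing$. Project from $p$ to $\mathbb P^{n-1}$. The image of $Y$ has dimension at most $1$, so a general subspace of codimension $2$ in $\mathbb P^{n-1}$ misses it, and we let $N$ be the cone over that subspace with vertex $p$ (for $n=2$ simply $N=\{p\}$). Choose a hyperplane $\Lambda$ of $N$ with $p\notin\Lambda$ (so $\Lambda=\varnothing$ if $n=2$). As $\dim\Lambda=n-3$, projection from $\Lambda$ is a map $\pi$ to $\mathbb P^2$. It is defined on $Y\cup\{p\}$, and it is finite on $Y$ because $\Lambda\cap Y=\varnothing$. So $\pi(Y)$ is a plane curve of degree at most $\deg Y$. The fiber of $\pi$ over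 $\pi(p)$ is $N\setminus\Lambda$, which misses $Y$, so $\pi(p)\notin\pi(Y)$. Pull back the equation of $\pi(Y)$ and multiply by a power of a linear form not vanishing at $p$ to reach degree $\sigma$. $\square$

## 7. From a critical scheme to a connected curve

**Proposition 11.** Let $n\ge2$ and $d\ge d_0(n)$. Let $Z$ be critical, $S:=\operatorname{Supp}Z$, $Z\subset2S$, $\deg Z<(n+1)d$. Then:

1. $S$ lies on a connected reduced curve $Y'$ of degree $\le n+1$ with $\deg Z\ge h_{Y'}(M)+h_{Y'}(d-M)$.
2. If $E$ is a reduced curve of degree $\le n+1$ containing $S$, then $Y'$ in (1) can be chosen as a connected subcurve of $E$.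

*Proof.* The proof has eleven steps. Since $M\ge6$, we have $2M^n\ge2M^2\ge12M=6(n+1)(n+2)$, so $d\ge6(n+1)(n+2)+2n+1$. The following consequences will be used:
$$d\ge2M+1,\qquad d-2n>2M^n,\qquad d\ge3(n(n+1)+1),\qquad d>2n+2(n+1)^2.\tag{3}$$
Put $z=\deg Z$, $a_j=h_Z(j)-h_Z(j-1)$ and $q=\lfloor d/2\rfloor$. By (3), $q\ge M$. By Fact 2(b), $(a_j)$ is the Hilbert function of $R/(I_Z+(\ell))$ for any linear form $\ell$ vanishing at no point of $S$.

**Step 1: the sequence $(a_j)$ rises at first and is non-increasing from some $\tau\le q$ on.** The purpose is to make Macaulay's bound available before the middle degree. By (H), $h_Z(d)=z-1$, so $h_Z(d+1)=z$. Therefore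
$$a_j\ge1\ \ (0\le j\le d+1),\qquad a_{d+1}=1,\qquad a_j=0\ \ (j>d+1).$$
By (D) and $d-q\ge q$, we have $2h_Z(q)\le h_Z(q)+h_Z(d-q)\le z<(n+1)d$. Suppose $a_t\ge t+1$ for all $1\le t\le q$. Together with $a_0=1$ and $d\le2q+1$ this gives
$$\tfrac{(q+1)(q+2)}2\le h_Z(q)<\tfrac{(n+1)(2q+1)}2<(n+1)(q+1),$$
so $q<2n$. But $q\ge M\ge2n$ (as $n^2-n+2\ge0$), a contradiction. So there is $1\le t\le q$ with $a_t\le t$; let $\tau$ be the least one. By Fact 7(a), applied successively in degrees $\tau,\tau+1,\dots$, the sequence $a_j$ is non-increasing for $j\ge\tau$. For $j<\tau$ we have $a_j\ge j+1$. Put $s=a_q$. Then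
$$1\le s\le a_\tau\le\tau\le q.$$

**Step 2: the duality bounds the total deviation from $s$.** The purpose is to turn (D) into a statement about flatness. By (D) with $t=q$,
$$\sum_{j=0}^{q}a_j=h_Z(q)\le z-h_Z(d-q)=\sum_{j=d-q+1}^{d+1}a_j .$$
Both sums have $q+1$ terms. On the right $j\ge q\ge\tau$, so $a_j\le s$. Put
$$P=\sum_{j\le q}(a_j-s)^+,\qquad N=\sum_{j\le q}(a_j-s)^-,\qquad Q=\sum_{j=d-q+1}^{d+1}(s-a_j)\ge0,$$
where $u^+=\max(u,0)$ and $u^-=\max(-u,0)$. Subtracting $s(q+1)$ from both sides gives $P-N\le-Q$. For $\tau\le j\le q$ we have $a_j\ge a_q=s$, so $N$ only has contributions from $j<\tau$, where $s-a_j\le s-1-j$. Summing the positive values of $s-1-j$,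
$$P+Q\le N\le\frac{s(s-1)}2.\tag{4}$$

**Step 3: $s\le n+1$.** This is where $\deg Z<(n+1)d$ bounds the height of the plateau. We have $h_Z(q)=s(q+1)+P-N\ge s(q+1)-\frac{s(s-1)}2$, so, using $2q+1\ge d$,
$$z\ge2h_Z(q)\ge s(2q+3-s)\ge s(d+2-s).$$
The function $s(d+2-s)$ is increasing in $s\le d/2$, and $s\le q\le d/2$. If $s\ge n+2$, then $(n+1)d>z\ge(n+2)(d-n)$, so $d<n(n+2)<(n+1)(n+2)=2M$, contradicting (3).

**Step 4: $a_j=s$ for $M\le j\le d-M$.** The purpose is to locate one long plateau. First let $s\le j\le q$. If $j<\tau$, then $a_j\ge j+1>s$. If $j\ge\tau$, then $a_j\ge s$, and $a_j$ is non-increasing there. So the $j\in[s,q]$ with $a_j>s$ form an initial interval of $[s,q]$, of length at most $P\le\frac{s(s-1)}2$. Hence $a_j=s$ for $s+\frac{s(s-1)}2=\frac{s(s+1)}2\le j\le q$, in particular for $M\le j\le q$, because $s\le n+1$.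

Now let $q\le j\le d-M$. Then $a_j\le s$. If $a_j<s$ for such a $j$, then $a_i<s$ for all $i\ge j$, in particular for the $M+1$ indices $i\in[d-M+1,d+1]\subset[d-q+1,d+1]$. So $Q\ge M+1>\frac{n(n+1)}2\ge\frac{s(s-1)}2$, contradicting (4).

**Step 5: the plateau gives a curve $Y$ of degree at most $n+1$.** Let $J\subset R$ be the ideal generated by $\bigoplus_{j\le M}(I_Z)_j$, let $X$ be the scheme it defines, $\ell$ a general linear form, $H=\{\ell=0\}$, and $b_j$ the Hilbert function of $R/(J+(\ell))$. Since $J$ and $I_Z$ agree up to degree $M$, $b_M=a_M=s$, and $s\le n+1\le M$. Since $J\subset I_Z$ and $M+1\le d-M$, $b_{M+1}\ge a_{M+1}=s$. By Fact 7(a), $b_{M+1}\le s$. The ideal $J+(\ell)$ is generated in degrees $\le M$, so Fact 7(b) gives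
$$b_j=s\qquad\text{for all }j\ge M.$$
Thus $X\cap H$ is zero-dimensional of degree $s\ge1$. A general hyperplane misses a scheme of dimension $\le0$ and meets a scheme of dimension $\ge2$ in positive dimension; so $\dim X=1$. Let $Y$ be the union of the one-dimensional irreducible components of $X_{\mathrm{red}}$. As $H$ is general, $\deg Y=\#(Y\cap H)\le\deg(X\cap H)=s\le n+1$.

**Step 6: a lower bound for $\deg Z$ in terms of subcurves of $Y$.** We first show that $J_t=(I_Z)_t$ for all $t\le d-M$, that is, up to the end of the plateau $I_Z$ needs no new generators. For $t\le M$ this is the definition. Let $M\le t<d-M$ and assume it for $t$. The exact sequence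
$$(R/J)_t\xrightarrow{\ \ell\ }(R/J)_{t+1}\to(R/(J+(\ell)))_{t+1}\to0$$
gives $\dim(R/J)_{t+1}\le h_Z(t)+s=h_Z(t+1)\le\dim(R/J)_{t+1}$, where the middle equality is Step 4 and the last inequality is $J\subset I_Z$. So equality holds and $J_{t+1}=(I_Z)_{t+1}$. Since forms in $J$ vanish on $Y\subset X$, we get $(I_Z)_t\subset(I_Y)_t$ for $t\le d-M$. So $h_Z(t)\ge h_Y(t)\ge h_{Y'}(t)$ for every subcurve $Y'\subset Y$ and $t\le d-M$. By (D) with $t=M$,
$$\deg Z\ \ge\ h_Z(M)+h_Z(d-M)\ \ge\ h_{Y'}(M)+h_{Y'}(d-M).\tag{5}$$

**Step 7: $X\setminus Y$ has at most $M^n$ points.** We have $S\subset X$, and want $S\subset Y$; for this we need to control the isolated points of $X$. Since $J$ is generated in degrees $\le M$, as a set $X=V(J_M)$: multiplying a generator of lower degree by all forms of complementary degree keeps us in $J_M$. Take general $f_1,\dots,f_n\in J_M$. We claim that every irreducible component of $V(f_1,\dots,f_i)$ not contained in $X$ has dimension $n-i$. This is clear for $i=0$. Let $T'$ be a component of $V(f_1,\dots,f_i)$ not contained in $X$. It lies in a component $T$ of $V(f_1,\dots,f_{i-1})$,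 and $T\not\subset X=V(J_M)$, so $\dim T=n-i+1$ by induction. A general $f_i\in J_M$ vanishes identically on none of the finitely many such $T$. As $T'$ is a component of $T\cap V(f_i)$, its dimension is $n-i$. This proves the claim.

So the components of $V:=V(f_1,\dots,f_n)$ not contained in $X$ are points, and $V\setminus X$ is finite. Let $p\in X\setminus Y$. Then $p$ is isolated in $X$. A component of $V$ through $p$ is contained in $X$, and then equals $\{p\}$, or it is a point, and then again equals $\{p\}$. So $\{p\}$ is an irreducible component of $V$.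

It remains to count components. Intersect $\mathbb P^n$ successively with $V(f_1),\dots,V(f_n)$. Each irreducible component $T$ of the previous intersection is either contained in $V(f_i)$, or cut by it in a set (possibly empty) whose components have degrees summing to at most $M\deg T$, by Bézout. Every component of the new intersection is among the sets so obtained. So the sum of the degrees of all irreducible components is multiplied by at most $M$ each time; it starts at $1$ and is at most $M^n$ at the end. Hence $\#(X\setminus Y)\le M^n$.

**Step 8: $S\subset Y$.** We exclude stray points with (R). Suppose $p\in S\setminus Y$. By Lemma 10 choose a form $g$ of degree $s$ vanishing on $Y$ with $g(p)\ne0$. Apply (R) to $g^2$, of degree $2s\le2n+2\le d$; its image in $\mathcal O_Z$ is nonzero because it is a unit at $p$. At $u\in S\cap Y$ we have $g^2\in\mathfrak m_u^2\subset\mathcal I_{Z,u}$, since $Z\subset2S$. So $W$ is supported on $S\setminus Y\subset X\setminus Y$. By Step 7 and (L), $\deg W\le2M^n$. But (R) gives $\deg W\ge d-2s+2\ge d-2n>2M^n$ by (3), a contradiction.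

**Step 9: if $Y_*$ is any reduced curve of degree $\le n+1$ containing $S$, then $S$ lies in one connected component of $Y_*$.** We show that otherwise the relation $\lambda$ splits, against criticality. Suppose $Y_*=Y_1\sqcup Y_2$ with $Y_1,Y_2$ unions of connected components, both meeting $S$. Correspondingly $Z=Z_1\sqcup Z_2$, $\mathcal O_Z=\mathcal O_{Z_1}\times\mathcal O_{Z_2}$, and $\lambda=\lambda_1+\lambda_2$ with $\lambda_i$ a functional on $\mathcal O_{Z_i}$. Let $I_i\subset R$ be the ideal generated by the forms of degree $n+1$ vanishing on $Y_i$. By Lemma 10, $V(I_i)=Y_i$, so $V(I_1+I_2)=\varnothing$. Hence $n+1$ general forms of degree $n+1$ in $I_1+I_2$ have no common zero, so they form a regular sequence in $R$. The quotient of $R$ by them is zero in degrees above $(n+1)(n+1)-(n+1)=n(n+1)$. With $D=n(n+1)+1$ this gives $\mathfrak m^D\subset I_1+I_2$, and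
$$\mathfrak m^{3D}\subset(I_1+I_2)^3\subset I_1^2+I_2^2,$$
since in a product of three factors, two come from the same ideal. By (3), $d\ge3D$. So every $f\in R_d$ can be written $f=f_1+f_2$ with $f_i\in(I_i^2)_d$. At $u\in S\cap Y_i$ the stalk of $I_i^2$ lies in $\mathfrak m_u^2\subset\mathcal I_{Z,u}$, so $f_i|_{Z_i}=0$. Hence
$$\lambda_1(f)=\lambda_1(f_2)=\lambda(f_2)-\lambda_2(f_2)=0-0=0,$$
where $\lambda(f_2)=0$ because $f_2\in R_d$. So $\lambda_1$ kills $R_d$. By (N), applied to the ideal $\mathcal O_{Z_1}\times0$, $\lambda_1\ne0$. Thus $h^1(\mathcal I_{Z_1}(d))>0$ with $Z_1\subsetneq Z$, a contradiction.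

**Step 10: proof of part 1.** Let $Y'\subset Y$ be a subcurve minimal among the subcurves of $Y$ containing $S$. By Step 9 with $Y_*=Y'$, $S$ lies in one connected component of $Y'$; by minimality this component is $Y'$. So $Y'$ is connected and reduced, of degree at most $n+1$, and (5) is the required inequality.

**Step 11: proof of part 2.** We show that the curve $Y'$ of Step 10 is contained in every $E$, because each of its components carries too many points of $S$ to lie outside. Let $E\supset S$ be a reduced curve with $\deg E\le n+1$. Let $C$ be a component of $Y'$ and $Y'_0$ the (possibly empty) union of the other components. By minimality of $Y'$ there is $p\in S\setminus Y'_0$. By Lemma 10 choose a form $g$ of degree $n+1$ vanishing on $Y'_0$ with $g(p)\ne0$, and apply (R) to $g^2$. As in Step 8, $W$ is supported on $S\setminus Y'_0\subset S\cap C$. By (L) and (3),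
$$2\,\#(S\cap C)\ge\deg W\ge d-2(n+1)+2=d-2n>2(n+1)^2.$$
If $C\not\subset E$, Lemma 10 with a point of $C\setminus E$ gives a form of degree $n+1$ vanishing on $E$ but not on $C$. Then $\#(S\cap C)\le\#(E\cap C)\le(n+1)\deg C\le(n+1)^2$, a contradiction. So $C\subset E$ for every component $C$ of $Y'$, that is, $Y'\subset E$. $\square$

## 8. Proof of Theorem A, and the necessity of (∗)

Let $n\ge2$, $d\ge d_0(n)$, $x<\frac{(n+1)d}2$ and $S\in\mathcal T(n,d;x)'$.

**Step 1: $S$ lies on a connected curve of degree $n$.** Take $Z\subset2S$ critical. By (2), $\operatorname{Supp}Z=S$; by (L), $\deg Z\le2x<(n+1)d$. Let $Y'\supset S$ be as in Proposition 11(1). Since $\langle S\rangle=\mathbb P^n$, $Y'$ spans $\mathbb P^n$, and Lemma 5(1) gives $\deg Y'\in\{n,n+1\}$. If $\deg Y'=n+1$, then Lemma 5(2) with $m=n$, $e=n+1$ gives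
$$\deg Z\ge(n+1)M+(n+1)(d-M)=(n+1)d,$$
a contradiction. So $\deg Y'=n$.

**Step 2: $x=1+\lceil nd/2\rceil$.** We bound $x$ from both sides. From below, Lemma 5(2) gives
$$2x\ge\deg Z\ge(nM+1)+(n(d-M)+1)=nd+2.$$
From above, suppose $x\ge\frac{nd}2+2$ and let $A=S\setminus\{p\}$. Then $2\,\#A\ge nd+2$, so $h^1(\mathcal I_{2A}(d))>0$ by Corollary 6, contradicting minimality. Hence $\frac{nd}2+1\le x<\frac{nd}2+2$, that is, $x=1+\lceil nd/2\rceil$.

**Proof of Theorem A.** Let $n\ge2$ and $d\ge d_0(n)$. The number $x=2+\lfloor(nd+1)/2\rfloor=2+\lceil nd/2\rceil$ satisfies $x\le\frac{nd+5}2<\frac{(n+1)d}2$, because $d>5$. It is different from $1+\lceil nd/2\rceil$. So by Step 2, $\mathcal T(n,d;x)'=\varnothing$. The case $n=1$ was done in Section 2. So the conjecture is true, with $d_0(n)=2\left(\frac{(n+1)(n+2)}2\right)^n+2n+1$ for $n\ge2$. $\blacksquare$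

**Step 3: $S$ satisfies (∗).** This completes the "only if" parts of Theorem B. Take $Y=Y'$. Suppose some connected subcurve $Y''\subsetneq Y'$ of degree $e$ violates the bound, that is, $2\,\#(S\cap Y'')\ge ed+2$. Put $A=S\cap Y''$. By Corollary 6, $h^1(\mathcal I_{2A}(d))>0$. But $A\ne S$, since by Lemma 5(1) $Y''$ spans a space of dimension at most $e<n$. This contradicts the minimality of $S$.

## 9. Sufficiency of (∗), and which curves occur

Let $n\ge2$, $d\ge d_0(n)$, and let $\#S=x=1+\lceil nd/2\rceil$ satisfy (∗) with the curve $Y$. Then $nd+2\le2x\le nd+3<(n+1)d$. Recall that $d\ge6(n+1)(n+2)$.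

**Step 1: $\langle S\rangle=\mathbb P^n$.** Suppose $S$ lies in a hyperplane $H$. Let $U$ be the union of the components of $Y$ contained in $H$. Since $Y$ spans $\mathbb P^n$, $\deg U\le n-1$. So $U$ has at most $n-1$ connected components, each a proper connected subcurve of $Y$. The components of $Y$ not in $H$ meet $H$ in at most $n$ points altogether. Summing the bounds (∗) over the connected components of $U$,
$$x\le\frac{(n-1)d+(n-1)}2+n<\frac{nd}2+1,$$
because $d>3n$. This contradicts $2x\ge nd+2$.

**Step 2: $h^0(\mathcal I_{2S}(d))>0$.** We count parameters; the estimate will be reused, so we do it for any $x\le\frac{(n+1)d+1}2$. Using $d\ge(n+1)^2+1$ and $d>n+1$, we have $d^2\ge(n+1)^2d+d>(n+1)^2d+(n+1)$, hence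
$$(n+1)x\le\frac{(n+1)^2d+(n+1)}2<\frac{d^2}2<\binom{n+d}2\le\binom{n+d}n.$$
The last inequality holds because $2\le n\le(n+d)-2$. As $\deg2S=(n+1)x$, we get $h^0(\mathcal I_{2S}(d))>0$.

**Step 3: $h^1(\mathcal I_{2S}(d))>0$.** This is the defining failure of independence, and it is Corollary 6, since $2x\ge nd+2$.

**Step 4: minimality.** Here part 2 of Proposition 11 is needed, because we must compare an unknown curve with the given $Y$. Suppose $A\subsetneq S$ and $h^1(\mathcal I_{2A}(d))>0$. Take $Z\subset2A$ critical and put $A'=\operatorname{Supp}Z\subset A$. Then $Z\subset2A'$, and by (L) $\deg Z\le2\,\#A'\le2x<(n+1)d$. By Proposition 11(2) with $E=Y$, the set $A'$ lies on a connected subcurve $Y''\subset Y$ with $\deg Z\ge h_{Y''}(M)+h_{Y''}(d-M)$. Let $e=\deg Y''$. By Lemma 5(3), applied to $Y$ (degree $n$, spanning $\mathbb P^n$), $Y''$ spans a space of dimension $e$. So Lemma 5(2) gives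
$$2\,\#A'\ge\deg Z\ge(eM+1)+(e(d-M)+1)=ed+2.$$
If $e<n$, this contradicts (∗), since $A'\subset S\cap Y''$. If $e=n$, then $\#A\ge\frac{nd}2+1$, so $\#A\ge1+\lceil nd/2\rceil=x$, contradicting $A\subsetneq S$. Hence $S\in\mathcal T(n,d;x)'$.

**Step 5: non-emptiness.** A set of $x=1+\lceil nd/2\rceil$ points on a rational normal curve satisfies (∗), since there are no proper subcurves. So $\mathcal T(n,d;1+\lceil nd/2\rceil)'\ne\varnothing$. With Section 8 this proves the first two sentences of Theorem B.

**Step 6: reducible $Y$ force $d$ odd and $n$ even.** We count the points on two complementary pieces. If $Y$ in (∗) is irreducible, it is an irreducible curve of degree $n$ spanning $\mathbb P^n$, hence a rational normal curve. If $Y$ is reducible, some component $C$ has connected complementary subcurve $Y_0$: take for $C$ a leaf of a spanning tree of the incidence graph of the components. With $e_1=\deg C$ and $e_2=\deg Y_0$, $e_1+e_2=n$, (∗) gives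
$$x\le\Bigl\lfloor\frac{e_1d+1}2\Bigr\rfloor+\Bigl\lfloor\frac{e_2d+1}2\Bigr\rfloor.$$
For $d$ even the right side is $\frac{nd}2<x$, a contradiction. For $d$ and $n$ both odd, exactly one $e_i$ is odd, and the right side is $\frac{nd+1}2<\frac{nd+3}2=x$, again a contradiction. So if $d$ is even or $n$ is odd, (∗) says exactly that $S$ lies on a rational normal curve.

**Step 7: for $d$ odd and $n$ even, reducible $Y$ occur.** We construct them for all such $n$ and $d\ge d_0(n)$. Take odd integers $e_1,e_2\ge1$ with $e_1+e_2=n$, two linear subspaces $\mathbb P^{e_1},\mathbb P^{e_2}$ of $\mathbb P^n$ meeting in exactly one point $o$, and rational normal curves $C_i\subset\mathbb P^{e_i}$ of degree $e_i$ through $o$. Put $\frac{e_id+1}2$ points on each $C_i$ away from $o$, and let $S$ be the set of all of them. Then $Y=C_1\cup C_2$ is connected and reduced of degree $n$, it spans $\mathbb P^n$, and its proper connected subcurves are $C_1$ and $C_2$. We have $\#S=\frac{nd}2+1=x$ and $\#(S\cap C_i)=\frac{e_id+1}2$, so (∗) holds. This completes the proof of Theorem B. $\blacksquare$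

*Remark.* The set $S$ of Step 7 lies on no rational normal curve of degree $n$. Such a curve meets a hyperplane in at most $n$ points, while the proper subspace $\mathbb P^{e_1}$ contains $\frac{e_1d+1}2\ge\frac{d+1}2>n$ points of $S$. In $\mathbb P^2$, with $d$ odd, this is the example of $\frac{d+1}2$ points on each of two lines.

## 10. Elliptic normal curves and the proof of Theorem C

Let $C\subset\mathbb P^n$ be an elliptic normal curve of degree $n+1$, that is, a smooth curve of genus $1$ embedded by a complete linear system of degree $n+1\ge3$. Put $x=\lceil\frac{(n+1)d}2\rceil$, and let $d\ge d_0(n)$.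

**Step 1: choice of $S\subset C$.** We want the conditions imposed by $2S$ along $C$ to be dependent. If $(n+1)d$ is odd, let $S\subset C$ be any $x$ distinct points. If $(n+1)d$ is even, choose a line bundle $\eta$ of degree $x$ on $C$ with $\eta^2\cong\mathcal O_C(d)$; it exists because $\deg\mathcal O_C(d)=2x$ and $\operatorname{Pic}^0(C)$ is divisible. Let $S$ be a reduced member of the base-point-free system $|\eta|$.

**Step 2: $S\in\mathcal T(n,d;x)$.** We check the three conditions. A hyperplane meets $C$ in at most $n+1$ points and $x>n+1$, so $\langle S\rangle=\mathbb P^n$. Since $x\le\frac{(n+1)d+1}2$, Step 2 of Section 9 gives $h^0(\mathcal I_{2S}(d))>0$. For $h^1$, let $\Delta=2S\cap C$; as $C$ is smooth, this is twice the divisor $S$ on $C$, of degree $2x$. The image of $R_d$ in $H^0(\mathcal O_\Delta(d))$ lies in the image of $H^0(\mathcal O_C(d))$, so its dimension is at most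
$$h^0(\mathcal O_C(d))-h^0(\mathcal O_C(d)(-\Delta)),\qquad h^0(\mathcal O_C(d))=(n+1)d.$$
If $(n+1)d$ is even, then $\mathcal O_C(d)(-\Delta)\cong\mathcal O_C(d)\otimes\eta^{-2}\cong\mathcal O_C$, and this number equals $(n+1)d-1<2x$. If $(n+1)d$ is odd, it is at most $(n+1)d<2x$. So $h^1(\mathcal I_\Delta(d))>0$, and hence $h^1(\mathcal I_{2S}(d))>0$ by Fact 2(a).

**Step 3: minimality.** We rule out smaller dependent subsets with Proposition 11(2). Suppose $A\subsetneq S$ and $h^1(\mathcal I_{2A}(d))>0$. Take $Z\subset2A$ critical. Then $Z\subset2\operatorname{Supp}Z$, and by (L) $\deg Z\le2(x-1)\le(n+1)d-1<(n+1)d$. Apply Proposition 11(2) with $E=C$. As $C$ is irreducible, the connected subcurve is $Y'=C$. So Lemma 5(2) with $m=n$ and $e=n+1$ gives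
$$\deg Z\ge h_C(M)+h_C(d-M)\ge(n+1)M+(n+1)(d-M)=(n+1)d,$$
a contradiction. Hence $S\in\mathcal T(n,d;x)'$, which proves Theorem C. $\blacksquare$
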